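# A set that satisfies its own continuum hypothesis and cannot be well-ordered

## 1. Two consecutive continuum hypotheses well-order a set

We work in $\mathsf{ZF}$, without the axiom of choice, throughout Sections 1 and 2 (except where a forcing extension is mentioned).

**Definition (comparing sets).** $|A|\le|B|$ means that there is an injection from $A$ into $B$, and $|A|=|B|$ means that there is a bijection. We abbreviate these to $A\le B$ and $A\approx B$. We write $|A|<|B|$ for "$A\le B$ and not $A\approx B$". $A\sqcup B$ is the disjoint union, $1=\{\emptyset\}$, $2=\{0,1\}$.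

**Definition (continuum hypothesis for a set).** For an infinite set $E$, $CH(E)$ says: for every set $X$, if $|E|\le|X|\le|\mathcal P(E)|$, then $|X|=|E|$ or $|X|=|\mathcal P(E)|$.

For $E=\omega$ this is the usual continuum hypothesis, in the form "no set lies strictly between". For well-orderable $E$ there is nothing to ask below. The question of these notes is whether $\mathsf{ZF}$ proves that, for every infinite set $E$, $CH(E)$ implies that $E$ can be well-ordered. The problem is taken from "Search Results", https://mathoverflow.net/search?q=user%3A6085+%5Baxiom-of-choice%5D+is%3Aanswer , and it is posed as an open one.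

The following textbook facts hold without choice.

- Cantor: there is no surjection from $Z$ onto $\mathcal P(Z)$.
- Cantor–Bernstein: if $A\le B$ and $B\le A$, then $A\approx B$.
- Hartogs: for every $Z$ there is a least ordinal $\aleph(Z)$ that does not inject into $Z$. For example, $\aleph(\omega)=\omega_1$. In particular, the class of all ordinals does not inject into $Z$.
- $\mathcal P(Z\sqcup W)\approx\mathcal P(Z)\times\mathcal P(W)$. Hence $\mathcal P(Z\sqcup1)\approx\mathcal P(Z)\times2$ and $\mathcal P(Z\times2)\approx\mathcal P(Z)\times\mathcal P(Z)$.

The easy special case assumes the hypothesis at two consecutive levels.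

**Theorem 1 (Specker's theorem).** If $E$ is infinite and both $CH(E)$ and $CH(\mathcal P(E))$ hold, then $E$ can be well-ordered.

The plan is to assume $CH(E)$ with $E$ not well-orderable, and to exhibit a set strictly between $\mathcal P(E)$ and $\mathcal P\mathcal P(E)$. We need a tool that excludes the second alternative of $CH(E)$ for small sets $X$; this is the next lemma.

**Lemma 2 (Specker's lemma).** If $E$ is infinite, then $\mathcal P(E)\not\le E\times E$.

*Proof.* Suppose $\Phi:\mathcal P(E)\to E\times E$ is injective. Starting from five distinct elements $x_0,\dots,x_4$ of $E$, we define by recursion distinct $x_\alpha\in E$ for all ordinals $\alpha$, which contradicts Hartogs' theorem. Let $\alpha\ge5$ and $S=\{x_\beta:\beta<\alpha\}$. It suffices to define, without choices, some $D\subseteq S$ with $\Phi(D)\notin S\times S$: then $x_\alpha$ is the first coordinate of $\Phi(D)$ that is not in $S$.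

If $\alpha$ is finite, then $2^\alpha>\alpha^2$. Indeed $32>25$, and if $2^\alpha\ge\alpha^2+1$ then $2^{\alpha+1}\ge2\alpha^2+2=(\alpha+1)^2+(\alpha-1)^2>(\alpha+1)^2$. So the $2^\alpha$ subsets of $S$ cannot all be mapped injectively into $S\times S$. Take the first suitable $D$ in the lexicographic order given by the enumeration of $S$.

If $\alpha$ is infinite, then $L$ contains a bijection $\alpha\to\alpha\times\alpha$, because $L$ satisfies choice; take the constructibly least one. It induces a bijection $b:\alpha\to S\times S$. Put
$$D=\{x_\beta:\ b(\beta)\in\mathrm{ran}\,\Phi,\ x_\beta\notin\Phi^{-1}(b(\beta))\}.$$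
If $\Phi(D)\in S\times S$, then $\Phi(D)=b(\beta)$ for some $\beta$, so $\Phi^{-1}(b(\beta))=D$ and $x_\beta\in D\iff x_\beta\notin D$, a contradiction. $\square$

Here is a first use, by hand. Suppose that $E$ is infinite and $\omega\not\le E$. Then $E\sqcup1\not\approx E$: if $\varphi:E\sqcup\{*\}\to E$ were a bijection, the points $\varphi(*),\varphi(\varphi(*)),\dots$ of $E$ would be distinct. Also $E\sqcup1\le\mathcal P(E)$ (singletons and $\emptyset$), and $E\sqcup1\le E\times E$ (for $a\ne b$ in $E$, map $x\mapsto(x,a)$ and $*\mapsto(a,b)$). By Lemma 2, $E\sqcup1\not\approx\mathcal P(E)$. So $CH(E)$ fails for all such $E$. The same device gives more.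

**Lemma 3.** If $E$ is infinite and $CH(E)$ holds, then $E\sqcup1\approx E$, $E\times2\approx E$ and $E\times E\approx E$. Consequently $\mathcal P(E)\times2\approx\mathcal P(E)\approx\mathcal P(E)\times\mathcal P(E)$.

*Proof.* Each of the three sets will be placed between $E$ and $\mathcal P(E)$, and injected into $E\times E$. By $CH(E)$ it is equinumerous with $E$ or $\mathcal P(E)$, and the latter is impossible by Lemma 2.

We have just seen $E\le E\sqcup1\le\mathcal P(E)$ and $E\sqcup1\le E\times E$. So $E\sqcup1\approx E$. Hence $E\le E\times2\le\mathcal P(E)\times2\approx\mathcal P(E\sqcup1)\approx\mathcal P(E)$, and $E\times2\le E\times E$. So $E\times2\approx E$. Hence $E\le E\times E\le\mathcal P(E)\times\mathcal P(E)\approx\mathcal P(E\times2)\approx\mathcal P(E)$, so $E\times E\approx E$. The last sentence was obtained on the way. $\square$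

The next lemma lets us discard a summand $Z$ from a decomposition of $\mathcal P(Z)$.

**Lemma 4 (splitting).** Let $Z,Y$ be sets with $\mathcal P(Z)\approx\mathcal P(Z)\times\mathcal P(Z)$ and $Z\sqcup Y\approx\mathcal P(Z)$. Then $\mathcal P(Z)\le Y$.

*Proof.* Let $F:\mathcal P(Z)\times\mathcal P(Z)\to Z\sqcup Y$ be a bijection. The first coordinates of the points of $F^{-1}[Z]$ form an image of $Z$. By Cantor they omit some $x_0\in\mathcal P(Z)$. So $x\mapsto F(x_0,x)$ is an injection of $\mathcal P(Z)$ into $Y$. $\square$

We can now trade the "in between" form of $CH(E)$ for a dichotomy about arbitrary subsets of $\mathcal P(E)$. This is the form in which we use it from here on.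

**Lemma 5 (dichotomy).** For infinite $E$: $CH(E)$ holds iff every $Y\subseteq\mathcal P(E)$ satisfies $|Y|\le|E|$ or $|\mathcal P(E)|\le|Y|$.

*Proof.* Assume $CH(E)$ and let $Y\subseteq\mathcal P(E)$. Then $E\le E\sqcup Y\le\mathcal P(E)\times2\approx\mathcal P(E)$ by Lemma 3. So either $E\sqcup Y\approx E$, and then $Y\le E$; or $E\sqcup Y\approx\mathcal P(E)\approx\mathcal P(E)\times\mathcal P(E)$, and then $\mathcal P(E)\le Y$ by Lemma 4.

Conversely assume the dichotomy, and let $E\le X\le\mathcal P(E)$. Then $X\approx Y$ for some $Y\subseteq\mathcal P(E)$. If $Y\le E$, then $X\approx E$; if $\mathcal P(E)\le Y$, then $X\approx\mathcal P(E)$; both by Cantor–Bernstein. $\square$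

**Lemma 6.** Let $E$ be infinite and not well-orderable, with $CH(E)$. Then every surjective image of $E$ injects into $E$, and $\aleph(E)\not\le\mathcal P(E)$.

*Proof.* Let $E$ surject onto $Y$. Then $Y\le\mathcal P(E)$ via preimages of points, so Lemma 5 applies to a copy of $Y$. If $\mathcal P(E)\le Y$, then $\mathcal P(E)$ would be an image of $Y$, hence of $E$, contradicting Cantor. So $Y\le E$.

Suppose $\aleph(E)\le\mathcal P(E)$. Since $\aleph(E)\not\le E$, Lemma 5 gives $\mathcal P(E)\le\aleph(E)$. Then $\mathcal P(E)$, and with it $E$, is well-orderable, a contradiction. $\square$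

**Lemma 7.** Let $E$ be infinite and not well-orderable, with $CH(E)$. Then $|\mathcal P(E)|<|\mathcal P(E)\sqcup\aleph(E)|<|\mathcal P\mathcal P(E)|$. So $CH(\mathcal P(E))$ fails.

*Proof.* The first inequality is strict by Lemma 6. For the second, we first show $\mathcal P(E)\sqcup\aleph(E)\le\mathcal P\mathcal P(E)$. Map $\alpha<\aleph(E)$ to the set of all reflexive well-orders $r\subseteq E\times E$ of subsets of $E$ that have type $\alpha$. (Reflexive relations determine their field, so the types $0$ and $1$ are not confused.) These sets are nonempty and pairwise disjoint, so $\aleph(E)\le\mathcal P\mathcal P(E\times E)\approx\mathcal P\mathcal P(E)$ by Lemma 3. Further, $\mathcal P(E)\le\mathcal P(E)\sqcup1\le\mathcal P(E)\times2\approx\mathcal P(E)$, so $\mathcal P(E)\sqcup1\approx\mathcal P(E)$ and $\mathcal P\mathcal P(E)\times2\approx\mathcal P(\mathcal P(E)\sqcup1)\approx\mathcal P\mathcal P(E)$. Hence $\mathcal P(E)\sqcup\aleph(E)\le\mathcal P\mathcal P(E)\times2\approx\mathcal P\mathcal P(E)$.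

Suppose $\mathcal P(E)\sqcup\aleph(E)\approx\mathcal P\mathcal P(E)$. From $\mathcal P(E)\times2\approx\mathcal P(E)$ we get $\mathcal P\mathcal P(E)\approx\mathcal P(\mathcal P(E)\times2)\approx\mathcal P\mathcal P(E)\times\mathcal P\mathcal P(E)$. So Lemma 4 with $Z=\mathcal P(E)$, $Y=\aleph(E)$ gives $\mathcal P\mathcal P(E)\le\aleph(E)$, which makes $E$ well-orderable, a contradiction. $\square$

Theorem 1 is the contrapositive of the last sentence of Lemma 7.

## 2. What a single hypothesis leaves open, and Cohen reals as a first candidate

What changes if only $CH(E)$ is assumed? The set $\mathcal P(E)\sqcup\aleph(E)$ lies one level too high: it is tested by $CH(\mathcal P(E))$ and not by $CH(E)$. The natural repair is to use $\aleph(E)$ itself, one level down. If $\aleph(E)\le\mathcal P(E)$, the proof of Lemma 6 finishes at once. But we have no way to inject $\aleph(E)$ into $\mathcal P(E)$; the construction in Lemma 7 lands in $\mathcal P\mathcal P(E)$. So this approach stops exactly there, and it leaves a list of requirements for a counterexample: $E\times E\approx E$, images of $E$ inject into $E$, and $\aleph(E)\not\le\mathcal P(E)$.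 The answer to the question is that these requirements can be met together with $CH(E)$.

**Theorem A.** If $\mathsf{ZF}$ is consistent, so is $\mathsf{ZF}$ + "there is an infinite non-well-orderable set $E$ with $CH(E)$". In the model constructed, $E=[A]^{<\omega}\times\omega$ for an infinite set $A\subseteq\mathcal P(\omega)$, and $|\mathcal P(E)|=|\mathcal P(\omega)|$.

**Theorem B.**

1. In the model of Theorem A: $|E|\le|\mathcal P(\omega)|$, so $E$ is linearly orderable. Every $Y\subseteq\mathcal P(\omega)$ either injects into $E$ or contains a nonempty perfect set. Also $\mathrm{cf}(\omega_1)=\omega$ and $\omega_1\not\le|\mathcal P(E)|$.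
2. ($\mathsf{ZF}$) For infinite $E$: $CH(E)$ holds iff every $Y\subseteq\mathcal P(E)$ satisfies $|Y|\le|E|$ or $|\mathcal P(E)|\le|Y|$.
3. ($\mathsf{ZF}$) If $CH(E)$ and $E$ is infinite and not well-orderable, then: $|E\times E|=|E|$; every surjective image of $E$ injects into $E$; the Hartogs number $\aleph(E)$ does not inject into $\mathcal P(E)$; and $|\mathcal P(E)|<|\mathcal P(E)\sqcup\aleph(E)|<|\mathcal P\mathcal P(E)|$, so $CH(\mathcal P(E))$ fails. So in Theorem 1 the second hypothesis cannot be dropped, by Theorem A.

Here $[A]^{<\omega}$ is the set of finite subsets of $A$. Part (2) is Lemma 5, and part (3) is Lemmas 3, 6 and 7. Hence "$CH(E)$ implies that $E$ is well-orderable" is not a theorem of $\mathsf{ZF}$ (if $\mathsf{ZF}$ is consistent); no large cardinals are used. What remains is Theorem A and part (1).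

"Real" means element of $\mathcal P(\omega)$, identified with $2^\omega$; $<$ on reals, and on binary strings of one length, is the lexicographic order.

**A first candidate.** Add Cohen reals $\vec a=\langle a_i:i<\omega\rangle$ to $L$ by $\mathrm{Fn}(\omega\times\omega,2)$, the finite partial functions from $\omega\times\omega$ to $2$. Let $A=\{a_i:i<\omega\}$ and $N_0=L(A)$, the least model of $\mathsf{ZF}$ with all ordinals that contains $A$ together with its elements. Take $E=[A]^{<\omega}\times\omega$. It satisfies $E\times E\approx E$: send $((f,k),(f',k'))$ to $f\cup f'$ and a number coding $k$, $k'$ and the positions of the elements of $f$ and of $f'$ in the increasing enumeration of $f\cup f'$. Why does it fail?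

Let $r\in N_0$ be a real. It is definable in $N_0$ from $A$, a finite $e\subseteq A$ and ordinals (the elements of $e$ can be named by their positions). We claim $r\in L[e]$. Write $e=\{a_i:i\in I\}$; then $L[\vec a]$ is an extension of $L[e]$ by $\mathrm{Fn}((\omega\setminus I)\times\omega,2)$. If conditions $c,c'$ decided "$k\in r$" differently (in terms of the definition), a finitely supported permutation of $\omega\setminus I$ would move $c$ to a condition compatible with $c'$. A generic containing both, and the same generic with its coordinates permuted back, give the same model and the same set $A$ but different answers. So the maximal condition decides every "$k\in r$", and $r\in L[e]$. Moreover $A\cap L[e]=e$, since every other $a_i$ is Cohen-generic over $L[e]$. If $A$ were well-orderable in $N_0$, each $a\in A$ would be definable from $A$, one fixed $e$ and ordinals, so $A\subseteq L[e]\cap A=e$, which is absurd. So $E$ is not well-orderable.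

Now let $Y=\mathcal P(\omega)\cap L$, which has a bijection with $\omega_1^L$ in $L$. If $Y\le E$, there is an injection $\omega_1^L\to E$ definable from $A$, some $e$ and ordinals. If $(f,k)$ is its value at $\alpha$, each member of $f$ is definable from $\alpha$, its position in $f$, and the parameters. So $f\subseteq A\cap L[e]=e$, and all values lie in the countable set $\mathcal P(e)\times\omega$. But $\omega_1^L$ is uncountable in $L[\vec a]$, since the forcing has the countable chain condition. If $\mathcal P(E)\le Y$, then $E$ is well-orderable. Both are false, so $CH(E)$ fails in $N_0$ by Lemma 5.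

The obstruction is a well-orderable uncountable set of reals. To remove it we must make the reals of $L$ countable. Collapsing $\omega_1^L$ produces a model with $\omega_2^L$ reals, and the same obstruction again. So we shall collapse every $\omega_n^L$, and put only finitely many of the collapses into the description of any one real.

## 3. Cohen reals together with collapses of all $\omega_n^L$

**Conventions.** By Gödel we may start from $\mathsf{ZFC}+V=L$ and force over $L$, with the usual metamathematical conventions: we speak as if generic filters over the models considered exist. We use freely the forcing theorem, nice names, and the product lemma: $g\times g'$ is $Q\times Q'$-generic over $M$ iff $g$ is $Q$-generic over $M$ and $g'$ is $Q'$-generic over $M[g]$; and the roles of $g$ and $g'$ may be exchanged.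

**Definition (the posets).** Let $\kappa_n=\omega_n^L$. $\mathrm{Col}_n$ is the set of finite partial functions $\omega\to\kappa_n$, ordered by $\supseteq$. For $a\le b\le\omega$, $P_{[a,b)}=\prod_{a\le i<b}\mathrm{Col}_i$ with finite supports. $C_k=\mathrm{Fn}(k\times\omega,2)$ for $k\le\omega$, and $C=C_\omega$.

These posets lie in $L$ and are definable there, and $|P_{[a,b)}|^L\le\kappa_{b-1}$ for $1\le b<\omega$. For example, $P_{[0,2)}$ makes $\kappa_1$ countable, but it has size $\kappa_1$ and preserves $\kappa_2$.

**Definition (the model).** Let $(G,\vec a)$ be $P_{[0,\omega)}\times C$-generic over $L$. Let $h_i:\omega\to\kappa_i$ be the $i$-th generic function (it is surjective), $G_{[a,b)}$ the restriction of $G$, $G_n=G_{[0,n)}$, and $\vec a=\langle a_i:i<\omega\rangle$ the sequence of Cohen reals. Put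
$$A=\{a_i:i<\omega\},\qquad M_{n,e}=L[G_n][e]\ \ (e\in[A]^{<\omega}),\qquad R=\bigcup_{n,e}\mathcal P(\omega)\cap M_{n,e},\qquad N=L(R,A).$$
That is, $N=L(X)$ for the transitive set $X=\{R,A\}\cup R\cup\omega$. So $N\models\mathsf{ZF}$.

Three observations will be used constantly.

First, each $M_{n,e}$ is $L[z]$ for a real $z\in R$. Since $h_i$ is onto $\kappa_i$, it can be recovered from the prewellordering $\{(k,l):h_i(k)\le h_i(l)\}$ of $\omega$: $h_i(k)$ is the rank of $k$. So let $z$ code these prewellorderings for $i<n$ and the members of $e$. Hence $M_{n,e}\subseteq N$, and $h_i,G_n\in N$. Also the $M_{n,e}$ are directed under inclusion.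

Second, every element of $L(X)$ is definable in $L(X)$, by one fixed formula, from $X$, finitely many elements of $X$, and ordinals. Finitely many reals of $R$ lie in one $M_{n,e}$. Hence:
$$\text{for each }w\in N\text{ there are }n,e\text{ and }v\in M_{n,e}\text{ such that }w\text{ is definable in }N\text{ from }v,R,A.\tag{1}$$
Here $n,e$ may be enlarged arbitrarily.

Third, for $n\ge1$, $M_{n,e}$ is an extension of $L$ by $P_{[0,n)}\times C_{|e|}$, which has size $\kappa_{n-1}$ in $L$. So
$$\kappa_n\text{ is a regular uncountable cardinal in }M_{n,e}\qquad(n\ge1).\tag{2}$$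

**Lemma 8 (finite tuples).** If $f=\{c_1<\dots<c_k\}\subseteq A\setminus e$ has $k$ elements, then $(c_1,\dots,c_k)$ is $C_k$-generic over $M_{n,e}$. In particular $A\cap M_{n,e}=e$. If $f,f'\subseteq A\setminus e$ are finite and disjoint, their increasing enumerations are mutually generic over $M_{n,e}$.

*Proof.* Write $f=\{a_{i_1},\dots,a_{i_k}\}$ with $i_1<\dots<i_k$. By the product lemma $(a_{i_1},\dots,a_{i_k})$ is $C_k$-generic over $M_{n,e}$. The tuple $(c_1,\dots,c_k)$ arises from it by a permutation of coordinates, and this permutation is induced by an automorphism of $C_k$ in $L$. So it is generic too. Taking $k=1$ shows that no element of $A\setminus e$ lies in $M_{n,e}$. For the last claim, permute the coordinates of a tuple enumerating $f\cup f'$ so that $f$ comes first and then $f'$, each in increasing order, and use $C_{k+k'}\cong C_k\times C_{k'}$. $\square$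

**Lemma 9 (mutual genericity).** If $g\times g'$ is $Q\times Q'$-generic over $M\models\mathsf{ZFC}$, then $\mathcal P(\omega)\cap M[g]\cap M[g']\subseteq M$.

*Proof.* Let $y=\tau^g=\sigma^{g'}\subseteq\omega$, and let $(q,q')\in g\times g'$ force $\tau=\sigma\subseteq\omega$, where $\tau$ is a $Q$-name and $\sigma$ a $Q'$-name. Suppose $q$ did not decide "$i\in\tau$". Pick $q_0,q_1\le q$ deciding it in opposite ways, and $q''\le q'$ deciding "$i\in\sigma$". One of $(q_0,q''),(q_1,q'')$ forces $\tau\ne\sigma$, a contradiction. So $q$ decides every "$i\in\tau$", and $y=\{i:q\Vdash i\in\tau\}\in M$. $\square$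

## 4. Presentations of $N$ over smaller models

We need to compute truth in $N$ inside models such as $M_{n,e}$. The tool is homogeneity of the remaining forcing. We state it for any model over which $N$ looks as it does over $M_{n,e}$, because in Section 9 we shall need it for models of a different kind.

**Definition (presentation).** Let $M=L[u]\subseteq L[G,\vec a]$ be a model of $\mathsf{ZFC}$ with $u\in M$ a set of ordinals, $m<\omega$, $e\in[A]^{<\omega}$ and $e\subseteq M$. An $(m,e)$-presentation over $M$ is a pair $(H,\vec b)\in L[G,\vec a]$ that is $P_{[m,\omega)}\times C$-generic over $M$, with $A\setminus e=\{b_i:i<\omega\}$ and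
$$R=\bigcup_{i\ge m,\ j<\omega}\mathcal P(\omega)\cap M[H_{[m,i)}][b_0,\dots,b_{j-1}].$$

The basic example is this: $G_{[n,\omega)}$, together with $\vec a$ after deletion of the members of $e$, is an $(n,e)$-presentation over $M_{n,e}$. Genericity is the product lemma, and the models in the union are the $M_{i,e\cup\{b_0,\dots,b_{j-1}\}}$, which are cofinal among all $M_{i,d}$.

**Lemma 10 (transfer).** For each formula $\varphi$ there is a formula $\varphi^*$ such that, whenever an $(m,e)$-presentation over $M$ exists and $v\in M$,
$$N\models\varphi(v,R,A)\iff M\models\varphi^*(v,e,m).$$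

*Proof.* **Step 1: names for $R$ and $A$.** The purpose is to express truth in $N$ by the forcing relation of $M$. In $M$ let
$$\dot R=\{(\sigma,1):\sigma\text{ is a nice }P_{[m,i)}\times C_j\text{-name for a subset of }\omega,\ i\ge m,\ j<\omega\}.$$
It names $\bigcup_{i,j}\mathcal P(\omega)\cap M[H_{[m,i)}][b_0,\dots,b_{j-1}]$, since every real of such a model has a nice name. Let $\dot A$ be the canonical name for $e\cup\{b_i:i<\omega\}$. Let $\psi$ be the statement "$L(\dot R,\dot A)\models\varphi(\check v,\dot R,\dot A)$", and let $\varphi^*(v,e,m)$ say that $1\Vdash\psi$ for $P_{[m,\omega)}\times C$. If $(H,\vec b)$ is an $(m,e)$-presentation, $\dot R$ and $\dot A$ are evaluated as $R$ and $A$. As $L(R,A)$ is the same when computed in any model with all ordinals that contains $R$ and $A$, we get $M[H,\vec b]\models\psi$ iff $N\models\varphi(v,R,A)$. So it suffices to show that $1$ decides $\psi$.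

**Step 2: homogeneity.** The purpose is to show that no two conditions decide $\psi$ differently. Suppose $(p,c)\Vdash\psi$ and $(p',c')\Vdash\neg\psi$. In each of the finitely many coordinates $i$ where $p$ or $p'$ is nontrivial, choose a finitely supported permutation of $\omega$ that moves the domain of $p_i$ off the domain of $p'_i$. Letting these permutations act on the domains of conditions gives an automorphism $\sigma\in L$ of $P_{[m,\omega)}$, acting coordinatewise, with $\sigma p$ compatible with $p'$. Likewise a finitely supported permutation $\pi$ of the index set $\omega$ of $C$ moves the indices occurring in $c$ off those occurring in $c'$, so $\pi c$ is compatible with $c'$.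

Take a generic $(H,\vec b)$ over $M$ containing $(\sigma p,\pi c)$ and $(p',c')$. Then $(\sigma^{-1}H,\pi^{-1}\vec b)$ is generic over $M$, contains $(p,c)$, and gives the same extension of $M$. It also gives the same value of $\dot R$. Indeed $\sigma$ acts coordinatewise, so $M[(\sigma^{-1}H)_{[m,i)}]=M[H_{[m,i)}]$. And for all $j$ beyond the support of $\pi$ the first $j$ Cohen reals are the same up to order; these $j$ suffice for the union. The value of $\dot A$ is unchanged, because $\pi$ only permutes the $b_i$. So $\psi$ is both true and false in this extension, a contradiction. $\square$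

Lemma 10 will mostly be used over $M_{n,e}$ with the basic presentation.

**Lemma 11.** $\mathcal P(\omega)\cap N=R$.

*Proof.* $R\subseteq N$ is clear. Let $r\in\mathcal P(\omega)\cap N$. By (1), $r=\{k:N\models\varphi((k,v),R,A)\}$ for some $\varphi$ and $v\in M_{n,e}$. By Lemma 10, $r=\{k:M_{n,e}\models\varphi^*((k,v),e,n)\}\in M_{n,e}$. So $r\in R$. $\square$

**Lemma 12.** In $N$, $A$ is not well-orderable; hence neither is $E:=[A]^{<\omega}\times\omega$.

*Proof.* Let $j:A\to\mathrm{Ord}$ be an injection in $N$, definable from $v\in M_{n,e},R,A$. For $a\in A$ put $\xi=j(a)$. Then $k\in a$ iff $N\models\exists a'\in A\,(j(a')=\xi\wedge k\in a')$, and this is a statement about $(k,\xi,v),R,A$. By Lemma 10, $a\in M_{n,e}$. So $A\subseteq A\cap M_{n,e}=e$ by Lemma 8, but $A$ is infinite, a contradiction. Finally $A\le E$ via $a\mapsto(\{a\},0)$. $\square$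

## 5. Subsets of $[A]^{<\omega}\times\omega$ have canonical finite supports

The aim of this section is $\mathcal P(E)\approx\mathcal P(\omega)$ in $N$. Then $CH(E)$ becomes a statement about sets of reals. One direction is clear: $x\mapsto\{\emptyset\}\times x$ injects $\mathcal P(\omega)$ into $\mathcal P(E)$. For the other direction we attach to $X\subseteq E$ a finite set of parameters and a real, without making choices.

**Definition (matching).** A finite $f=\{c_1<\dots<c_k\}\subseteq A$ matches a tuple $s=(s_1,\dots,s_k)$ of distinct binary strings of one length if $s_i\subset c_i$ for all $i$. If $m$ is so large that the $c_i\restriction m$ are distinct, we say that $f\restriction m=(c_1\restriction m,\dots,c_k\restriction m)$ is defined.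

The tuple $f\restriction m$ is increasing, and $f$ matches it. If $s$ is increasing and $f'$ consists of exactly one extension of each $s_i$, then $f'$ matches $s$. For instance, if $c_1$ begins with $00$ and $c_2$ with $01$, then $\{c_1,c_2\}$ matches $(00,01)$, and $f\restriction1$ is not defined. The empty set matches the empty tuple.

**Definition (support).** Let $X\subseteq E$. A finite $e\subseteq A$ is a support of $X$ if for all $d\subseteq e$, finite $f\subseteq A\setminus e$ and $l<\omega$ there is $m$ with $f\restriction m$ defined such that for every $f'\subseteq A\setminus e$ matching $f\restriction m$: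
$$(d\cup f',l)\in X\iff(d\cup f,l)\in X.$$
Any larger $m$ then also works, because matching $f\restriction m'$ with $m'\ge m$ implies matching $f\restriction m$.

Two examples. Let $X=\{(h,l):l\in\bigcup h\}$. Then $\emptyset$ is a support: any $m>l$ with $f\restriction m$ defined works. Let $X=\{(h,l):a\in h\}$ for a fixed $a\in A$. Then $\{a\}$ is a support, since for $d\subseteq\{a\}$ and $f\subseteq A\setminus\{a\}$ membership depends only on $d$. But no finite $e$ with $a\notin e$ is a support. Take $d=\emptyset$, $f=\{a\}$: by genericity infinitely many members of $A$ extend $a\restriction m$, so some $a'\ne a$ outside $e$ does, and $\{a'\}$ matches $f\restriction m$ but $a\notin\{a'\}$.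

**Lemma 13.** Let $X\subseteq E$ in $N$.

- (a) $X$ has a support.
- (b) A finite superset (in $A$) of a support of $X$ is a support of $X$.
- (c) If $n_0$ is the least size of a support of $X$, only finitely many supports of $X$ have size $n_0$.

*Proof.* **Step (a): parameters of a definition form a support.** Let $X$ be definable from $v\in M:=M_{n,e},R,A$. We show that $e$ is a support. Let $d\subseteq e$, $f=\{c_1<\dots<c_k\}\subseteq A\setminus e$, $l<\omega$. Apply Lemma 10 over $M[f]=M_{n,e\cup f}$ with its basic $(n,e\cup f)$-presentation: "$(d\cup f,l)\in X$" is equivalent to $M[f]\models\Psi(d,f,l,v,e,n)$ for a fixed formula $\Psi$. By Lemma 8, $(c_1,\dots,c_k)$ is $C_k$-generic over $M$. So some condition in its generic filter decides $\Psi$ over $M$, with $f$ replaced by the canonical name. Strengthening it inside the filter, we may take it to be $f\restriction m$ with distinct entries. Let $f'\subseteq A\setminus e$ match $f\restriction m$. Then the increasing enumeration of $f'$ is $C_k$-generic over $M$ and its filter contains the condition $f\restriction m$. As $M[f']=M_{n,e\cup f'}$ has its basic presentation, Lemma 10 applies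 to it with the same $\Psi$. So $(d\cup f',l)\in X$ has the same truth value as $(d\cup f,l)\in X$.

**Step (b): enlarging a support.** This is needed to merge supports. Let $e\subseteq e^+$ be finite, $e$ a support, $d\subseteq e^+$, $f\subseteq A\setminus e^+$ finite, $l<\omega$. Apply the definition for $e$ to $d\cap e$ and $(d\setminus e)\cup f\subseteq A\setminus e$; let $m$ be the number obtained, so the restrictions to $m$ of the members of $(d\setminus e)\cup f$ are distinct. Let $f'\subseteq A\setminus e^+$ match $f\restriction m$. Then $f'$ is disjoint from $d\setminus e$, and $(d\setminus e)\cup f'$ consists of exactly one extension of each entry of $((d\setminus e)\cup f)\restriction m$. So it matches this tuple, and $(d\cup f',l)\in X\iff(d\cup f,l)\in X$.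

**Step (c): finiteness.** This makes the union of the smallest supports finite. Suppose there are infinitely many supports of size $n_0$. Let $r\subseteq A$ have maximal size among the sets contained in infinitely many supports of size $n_0$ ($\emptyset$ is such a set). A set of size $n_0$ is contained in at most one set of size $n_0$, so $|r|<n_0$. We show that $r$ is a support, which contradicts the choice of $n_0$. Let $d\subseteq r$, $f\subseteq A\setminus r$ finite, $l<\omega$. By maximality, for each $c\in f$ only finitely many supports of size $n_0$ contain $r\cup\{c\}$. Hence there is a support $e\supseteq r$ of size $n_0$ with $e\cap f=\emptyset$. Take $m$ for $(e,d,f,l)$, so large that no element of $e$ extends any $c\restriction m$ with $c\in f$. If $f'\subseteq A\setminus r$ matches $f\restriction m$, every member of $f'$ extends some $c\restriction m$, so $f'\subseteq A\setminus e$. Hence $(d\cup f',l)\in X\iff(d\cup f,l)\in X$. $\square$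

**Proposition 14.** In $N$, $\mathcal P(E)\approx\mathcal P(\omega)$.

*Proof.* Work in $N$. For $X\subseteq E$ let $e(X)$ be the union of all supports of $X$ of minimal size. By Lemma 13 this is a finite support, and it is defined without choice. Let $S(X)$ be the set of triples $(d,s,l)$, with $d\subseteq e(X)$, $s$ a tuple of distinct binary strings of one length in increasing order, and $l<\omega$, such that all $f'\subseteq A\setminus e(X)$ matching $s$ satisfy $(d\cup f',l)\in X$. Code $d$ by the positions of its elements in the increasing enumeration of $e(X)$; then $S(X)$ is a subset of a fixed countable set. For $d\subseteq e(X)$ and finite $f\subseteq A\setminus e(X)$,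
$$(d\cup f,l)\in X\iff\exists m\ (d,f\restriction m,l)\in S(X).$$
The implication from left to right holds because $e(X)$ is a support; the other one because $f$ matches $f\restriction m$. Every element of $E$ has the form $(d\cup f,l)$, so $X$ can be recovered from $(e(X),S(X))$. Hence $\mathcal P(E)\le[A]^{<\omega}\times\mathcal P(\omega)\le\mathcal P(\omega)$; the last step codes a finite set of reals by its increasing enumeration. With $\mathcal P(\omega)\le\mathcal P(E)$ and Cantor–Bernstein we are done. $\square$

## 6. Sets of reals: the reals reachable from one stage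

By Proposition 14 and the form of $CH(E)$ in Lemma 5, all that is missing is the following statement.

**Proposition 15.** In $N$: if $Y\subseteq\mathcal P(\omega)$, then $Y\le E$ or $\mathcal P(\omega)\le Y$.

Let $Y$ be definable in $N$ from $v\in M:=M_{n,e}$, $R$, $A$, with $n\ge1$. Put
$$S=\bigcup\{\mathcal P(\omega)\cap M[f]:f\in[A\setminus e]^{<\omega}\}.$$
Since $M=L[z]$ with $z\in R$, $S\in N$. The two alternatives come from whether $Y\subseteq S$. For example, $Y=A$ is contained in $S$, since $a\in M[\{a\}]$ for $a\in A\setminus e$. On the other hand, let $Y$ be the set of reals coding a well-order of $\omega$ of type $\kappa_n$, with $M=M_{n,\emptyset}$. By (2), $\kappa_n$ is uncountable in every $M[f]=M_{n,f}$, so no element of $Y$ is in $S$; but $M_{n+1,\emptyset}$ contains elements of $Y$.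

**Lemma 16 (Case 1).** In $N$, $S\le E$. So if $Y\subseteq S$, then $Y\le E$.

*Proof.* **Step 1: $\mathcal P(\omega)\cap M$ is countable in $N$.** This is where the next collapse $h_n$ removes the obstruction of Section 2. $M$ is an extension of $L$ by $P_{[0,n)}\times C_{|e|}$, which has size $\kappa_{n-1}$ in $L$. By GCH in $L$ there are at most $(2^{\kappa_{n-1}})^\omega=\kappa_n$ nice names in $L$ for subsets of $\omega$. So $M$ has a surjection from $\kappa_n$ onto $\mathcal P(\omega)\cap M$. Composing it with $h_n\in N$ we get, in $N$, a surjection $D:\omega\to\mathcal P(\omega)\cap M$.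

**Step 2: a least finite set for each real of $S$.** This supplies the first coordinate of the injection. Let $y\in M[f]\cap M[f']$ with finite $f,f'\subseteq A\setminus e$. By Lemma 8, applied over $M[f\cap f']=M_{n,e\cup(f\cap f')}$, the sets $f\setminus f'$ and $f'\setminus f$ are mutually generic over $M[f\cap f']$. By Lemma 9, $y\in M[f\cap f']$. So if $f_y$ has least size with $y\in M[f_y]$, then $f_y\subseteq f'$ whenever $y\in M[f']$; that is, $f_y=\{c_1<\dots<c_k\}$ is the least such set.

**Step 3: a real of $M$ that computes $y$ from $f_y$.** This supplies the second coordinate. By Lemma 8, $y=\tau^{(c_1,\dots,c_k)}$ for a $C_k$-name $\tau\in M$. Put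
$$w=\{(i,s):s\text{ is a }k\text{-tuple of binary strings of one length},\ s\Vdash i\in\tau\}\in M.$$
This is a subset of a fixed countable set, so it is coded by a real of $M$. Tuples of the form $(c_1\restriction m,\dots,c_k\restriction m)$ are cofinal in the generic filter, so $y=\{i:\exists m\ (i,c_1\restriction m,\dots,c_k\restriction m)\in w\}$. Let $j(y)$ be the least $j$ such that $D(j)$ codes some $w\in M$ with this last property. Since $y$ is computed from $f_y$ and $D(j(y))$, the map $y\mapsto(f_y,j(y))$ is injective from $S$ into $[A]^{<\omega}\times\omega=E$. It is definable in $N$ from $z,e,A,D$, so it is in $N$. $\square$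

## 7. A perfect family of mutually generic filters

From here to the end of Section 9 we are in Case 2: there is $y\in Y\setminus S$. We have to show $\mathcal P(\omega)\le Y$. The idea is that $y$ is produced by a collapsing generic that is not needed for $M$ or the Cohen reals; we replace this generic by perfectly many others.

**Step 1: isolating the forcing that adds $y$.** By Lemma 11 choose $m>n$ and a finite $f\subseteq A\setminus e$ with $y\in M_{m,e\cup f}$. Put
$$e'=e\cup f,\qquad M'=M[f]=M_{n,e'},\qquad Q=P_{[n,m)},\qquad g=G_{[n,m)}.$$
Then $g$ is $Q$-generic over $M'$, $M'[g]=M_{m,e'}$, $y=\tau^g$ for a $Q$-name $\tau\in M'$, and $y\notin M'$ because $y\notin S$. (In the example of codes for $\kappa_n$ we can take $m=n+1$ and $Q=\mathrm{Col}_n$.)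

**Step 2: expressing membership in $Y$.** Membership in $Y$ is a statement about $(v,y'),R,A$ in $N$. So by Lemma 10 there is a formula $\theta$ (with parameters $v,e',m$) such that for every model $M''=L[u]\ni v$ with an $(m,e')$-presentation over it, and every real $y'\in M''$,
$$y'\in Y\iff M''\models\theta(y').\tag{3}$$
Over $M'[g]=M_{m,e'}$ there is the basic $(m,e')$-presentation, so $M'[g]\models\theta(y)$. Fix $q\in g$ that forces over $M'$: "$\theta(\tau)$, $\tau\subseteq\omega$, and $\tau\notin(\mathcal P(\omega)^{M'})\check{}\,$".

**Step 3: the poset of finite trees of conditions.** We want, for each $x\in2^\omega$, a filter $g_x\ni q$ on $Q$, such that different $x$ give mutually generic filters. In $M'$ let $\mathbb T$ be the set of $t=(k,\langle q_s:s\in2^k\rangle)$ with $k<\omega$, $q_s\in Q$ and $q_s\le q$. Put $t'=(k',\langle q'_s\rangle)\le t$ iff $k'\ge k$ and $q'_s\le q_{s\restriction k}$ for all $s\in2^{k'}$. For example, $(1,\langle q_0,q_1\rangle)\le(0,\langle q\rangle)$ for any $q_0,q_1\le q$. In $M'$, $|\mathbb T|\le\kappa_m$; enumerate $\mathbb T=\{t_\xi:\xi<\kappa_m\}$ in $M'$.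

**Step 4: a generic branch through $\mathbb T$, inside $N$.** We read it off from $h_m$, which belongs to $N$. Let $t^0=(0,\langle q\rangle)$, let $t^{i+1}=t_{h_m(i)}$ if $t_{h_m(i)}\le t^i$, and $t^{i+1}=t^i$ otherwise. So $\langle t^i:i<\omega\rangle\in M'[h_m]\subseteq N$.

Let $\vec b'$ enumerate $A\setminus e'$ in the order of $\vec a$, and let $W=M'[\vec b']\subseteq L[G_n][\vec a]$. By the product lemma $h_m$ is $\mathrm{Col}_m$-generic over $L[G_m][\vec a]\supseteq W$. Hence $\langle t^i\rangle$ meets every dense $\Delta\subseteq\mathbb T$ with $\Delta\in W$. Indeed, given a condition in $\mathrm{Col}_m$, extend it so that its domain is some $i<\omega$. It then determines $t^i$. Let its value at $i$ be some $\xi$ with $t_\xi\le t^i$ and $t_\xi\in\Delta$; the extended condition forces $t^{i+1}\in\Delta$.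

Write $t^i=(k_i,\langle q^i_s:s\in2^{k_i}\rangle)$. For any $x\in2^\omega$ the conditions $q^i_{x\restriction k_i}$ decrease as $i$ grows. Let $g_x$ be the filter on $Q$ that they generate.

**Lemma 17.** For all $x,x'\in2^\omega$, in whatever extension they live:

- (a) $g_x$ is $Q$-generic over $W$, and $q\in g_x$.
- (b) If $x\ne x'$, then $g_x\times g_{x'}$ is $Q\times Q$-generic over $M'$.

*Proof.* (a) $q=q^0_\emptyset\in g_x$. Let $\Delta\in W$ be open dense in $Q$. The set of $t\in\mathbb T$ all of whose $q_s$ are in $\Delta$ lies in $W$, and it is dense: extend each of the finitely many $q_s$ into $\Delta$. So some $t^i$ belongs to it, and $q^i_{x\restriction k_i}\in\Delta\cap g_x$.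

(b) Let $\Delta\in M'$ be open dense in $Q\times Q$, and choose $k^*$ with $x\restriction k^*\ne x'\restriction k^*$. Consider the set of $t\in\mathbb T$ with $k\ge k^*$ and $(q_s,q_{s'})\in\Delta$ for all $s\ne s'$ in $2^k$. It is dense: given $t$, first increase $k$ to at least $k^*$ by giving each extension of $s$ the condition $q_s$; then treat the finitely many ordered pairs $(s,s')$ one after another, extending $q_s$ and $q_{s'}$ so that the pair enters $\Delta$. As $\Delta$ is open, earlier successes are preserved. The set lies in $M'$, so some $t^i$ belongs to it. As $k_i\ge k^*$, $x\restriction k_i\ne x'\restriction k_i$, and the corresponding pair of conditions is in $\Delta\cap(g_x\times g_{x'})$. $\square$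

**Step 5: an injection of $2^\omega$.** Put $y_x=\tau^{g_x}$. If $x\ne x'$ and $y_x=y_{x'}$, then $y_x\in M'[g_x]\cap M'[g_{x'}]$, so $y_x\in M'$ by Lemmas 17(b) and 9. But $q\in g_x$ forces $\tau\notin\mathcal P(\omega)^{M'}$, a contradiction. So $x\mapsto y_x$ is injective. Restricted to $2^\omega\cap N$ it is a function in $N$, being computed from $\tau\in M'\subseteq N$ and $\langle t^i\rangle\in N$.

**Step 6: what is still missing.** We need $y_x\in Y$. Since $q\in g_x$ and $g_x$ is generic over $M'$, we do know $M'[g_x]\models\theta(y_x)$. By (3) it would suffice to have an $(m,e')$-presentation over $M'[g_x]$. Over $M'[g]$ the tail $G_{[m,\omega)}$ served; but it does not serve over $M'[g_x]$. For take $x\in M'$, say constantly $0$. Then $g_x\in M'[h_m]$, so $y_x\in M'[h_m]$. If $h_m$ were $\mathrm{Col}_m$-generic over $M'[g_x]$, then $g_x\times h_m$ would be generic for $Q\times\mathrm{Col}_m$ over $M'$. Lemma 9 would give $y_x\in M'$, which is false. So the collapsing part of the presentation must be rebuilt. The way to do this is to absorb everything used to build $g_x$ into one sufficiently large collapse, and to use the fact that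 such a collapse is unique up to equivalence. Two facts make this precise.

## 8. Quotients, and uniqueness of collapsing posets

The first fact says that an intermediate generic extension leaves a quotient forcing that is no larger than the original poset.

**Lemma 18 (quotients).** Let $M_0\models\mathsf{ZFC}$, let $G'$ be $P'$-generic over $M_0$, and let $g'\in M_0[G']$ be $Q$-generic over $M_0$. Then there are $F\in M_0[g']$, $F\subseteq P'$ (with the order of $P'$), and an $F$-generic filter $G''\subseteq G'$ over $M_0[g']$ with $M_0[G']=M_0[g'][G'']$.

*Proof.* **Step 1: definition of $F$.** We keep those conditions of $P'$ that do not contradict $g'$. Let $g'=\rho^{G'}$, and let $p^*\in G'$ force "$\rho$ is a $Q$-generic filter over $M_0$". For $p\le p^*$ put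
$$O_p=\{r\in Q:p\Vdash r\notin\rho\}\in M_0 .$$
It is closed downwards, because $\rho$ is forced to be a filter. For a $Q$-generic $\bar g$ let $F^{\bar g}=\{p\le p^*:\bar g\cap O_p=\emptyset\}$, and let $\dot F$ be the canonical name for it. Then
$$p\in F^{\bar g}\iff\exists r\in\bar g\ \forall r'\le r\ \ r'\notin O_p;\qquad\qquad r\Vdash_Qp\in\dot F\iff\forall r'\le r\ \ r'\notin O_p.\tag{4}$$
For the first equivalence: the set of $r$ that either are in $O_p$ or have no extension in $O_p$ is dense; if $\bar g\cap O_p=\emptyset$, then $\bar g$ contains an $r$ of the second kind. Conversely, if $r$ is as on the right and $r''\in\bar g\cap O_p$, a common extension of $r,r''$ is in $O_p$, a contradiction. For the second equivalence: the right side implies the left by the first equivalence; and if $r'\le r$ is in $O_p$, a generic containing $r'$ shows that $r\not\Vdash p\in\dot F$.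

**Step 2: the filter.** Let $F=F^{g'}$ and $G''=\{p\in G':p\le p^*\}$. If $p\in G''$ and $r\in g'=\rho^{G'}$, then $p\not\Vdash r\notin\rho$; so $G''\subseteq F$. $G''$ is a filter on $F$: it is directed because $G'$ is, and if $p\in G''$, $p\le p'\in F$, then $p'\in G'$ and $p'\le p^*$. Since $G'$ is the upward closure of $G''$ in $P'$, $M_0[G']=M_0[g'][G'']$.

**Step 3: genericity.** Suppose $G''$ misses a dense $\Delta=\dot\Delta^{g'}\subseteq F$ in $M_0[g']$, and let $r_0\in g'$ force "$\dot\Delta$ is a dense subset of $\dot F$". Some $p_0\in G''$ forces "$r_0\in\rho$ and $\dot\Delta^\rho\cap\dot G'=\emptyset$". Since $p_0\in F$, by (4) there is $r_1\in g'$ with $r_1\le r_0$ and $r_1\Vdash p_0\in\dot F$. By density there are $r_2\le r_1$ and $p_1\le p_0$ with $r_2\Vdash p_1\in\dot\Delta\subseteq\dot F$. By (4), $r_2\notin O_{p_1}$. So some $p_2\le p_1$ forces $r_2\in\rho$. Take a $P'$-generic $\bar G\ni p_2$ over $M_0$. As $p_2\le p^*$, $\rho^{\bar G}$ is a $Q$-generic filter over $M_0$, and it contains $r_2$. So $p_1\in\dot\Delta^{\rho^{\bar G}}\cap\bar G$. But $p_0\in\bar G$ forces this intersection to be empty, a contradiction. $\square$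

The second fact says that posets of size $\le\lambda$ that make $\lambda$ countable are interchangeable.

**Lemma 19 (Kripke).** Let $M_1\models\mathsf{ZFC}$, and in $M_1$ let $\lambda>\omega$ be a regular cardinal and $F_1,F_2$ posets of size $\le\lambda$, each forcing (by every condition) that $\lambda$ is countable. If $G_1$ is $F_1$-generic over $M_1$, there is an $F_2$-generic $G_2$ over $M_1$ with $M_1[G_1]=M_1[G_2]$.

*Proof.* Work in $M_1$. Let $F$ be $F_1$ or $F_2$, with a largest element added if necessary, and let $\dot G$ be the name of its generic filter.

**Step 1: the separative preorder.** It is needed because the dense tree below will be dense only in this weaker sense. Put $p\le^*p'$ iff $p\Vdash p'\in\dot G$. This extends $\le$. The two preorders have the same compatible pairs: if $r\le^*p,p'$, then $r$ forces $p,p'\in\dot G$, so $p,p'$ have a common $\le$-extension. They also have the same generic filters. Let $G$ be $\le$-generic. It is $\le^*$-upward closed by the definition of $\le^*$. If $\Delta$ is $\le^*$-dense, then the set of all $r'$ that are $\le$ some member of $\Delta$ is $\le$-dense, since for given $p$ there is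 $r\in\Delta$ with $r\le^*p$, and $r,p$ have a common $\le$-extension. So $G$ meets $\Delta$. Conversely let $G$ be $\le^*$-generic. It is $\le$-upward closed and meets every $\le$-dense set, because $\le$-dense sets are $\le^*$-dense. For $p,p'\in G$ the set of $r$ that are $\le$ both, or incompatible with one of them, is $\le$-dense; the member of $G$ in it must be $\le$ both.

So it suffices to find a $\le^*$-dense subset of $F$ isomorphic to the tree $(\lambda^{<\omega},\supseteq)$. Then generics for $F_1$, for $\lambda^{<\omega}$ and for $F_2$ correspond to each other, with the same extensions.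

**Step 2: large antichains.** They give the tree its full branching. Below each $p\in F$ there is an antichain of size $\lambda$. Let $\dot k$ name a surjection $\omega\to\lambda$. Each ordinal below $\lambda$ is forced to be the value $\dot k(i)$, for some $i$, by some condition below $p$. By regularity of $\lambda>\omega$ there is one $i$ for which $\lambda$ many values of $\dot k(i)$ are forced by conditions below $p$. Conditions forcing different values are incompatible.

**Step 3: the tree.** Since $|F|\le\lambda$ and $\lambda$ becomes countable, there is a name $\dot f$ for a surjection from $\omega$ onto $\dot G$. Build $\langle p_s:s\in\lambda^{<\omega}\rangle$ with $p_\emptyset$ the largest element, such that $\{p_{s^\frown\xi}:\xi<\lambda\}$ enumerates without repetition a maximal antichain below $p_s$ of conditions deciding $\dot f(|s|)$. To see that this is possible, let $B$ be a maximal antichain below $p_s$ that includes an antichain of size $\lambda$. The conditions that are below some member of $B$ and decide $\dot f(|s|)$ are dense below $p_s$; take a maximal antichain $B'$ among them. It is a maximal antichain below $p_s$. Each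 $b\in B$ is compatible with some $b'\in B'$; this $b'$ is below some member of $B$, which must be $b$. So $|B'|\ge|B|\ge\lambda$, and $|B'|\le|F|\le\lambda$. By induction on $k$, each level $\{p_s:s\in\lambda^k\}$ is a maximal antichain.

**Step 4: density.** Let $p\in F$. Since $p\Vdash p\in\dot G$, there are $p'\le p$ and $k$ with $p'\Vdash\dot f(k)=p$. Let $s\in\lambda^{k+1}$ with $p_s$ compatible with $p'$. As $p_s$ decides $\dot f(k)$, it forces $\dot f(k)=p$, hence $p\in\dot G$. So $p_s\le^*p$.

**Step 5: isomorphism.** We show $p_s\le^*p_t$ iff $s\supseteq t$. If $s\supseteq t$, then $p_s\le p_t$. If $s,t$ are incomparable, then $p_s,p_t$ are incompatible, so $p_s\not\le^*p_t$. If $s\subsetneq t$, choose $t'\ne t$ with $t'\supseteq s$ and $|t'|=|t|$. Then $p_{t'}\le p_s$ is incompatible with $p_t$, so $p_s\not\le^*p_t$. $\square$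

## 9. A presentation of $N$ over $M'[g_x]$

**Lemma 20.** For every $x\in2^\omega\cap N$ there is an $(m,e')$-presentation over $M'[g_x]$.

*Proof.* **Step 1: a stage that contains $x$ and $g_x$.** By Lemma 11, $x\in M_{l,e''}$ for some $l>m$ and finite $e''\supseteq e'$. Put
$$f^*=e''\setminus e',\qquad K=M_{l,e''}=M'[f^*][G_{[n,l)}].$$
As $l\ge m+1$, $h_m\in K$, so $\langle t^i\rangle\in K$ and $g_x\in K$. Since $f^*\subseteq A\setminus e'$ is finite, $M'[f^*]\subseteq W$, and $g_x$ is $Q$-generic over $M'[f^*]$ by Lemma 17(a). (This is why genericity over $W$ was arranged: $f^*$ depends on $x$.) Put $M_x=M'[g_x][f^*]=M'[f^*][g_x]\subseteq K$, a model of $\mathsf{ZFC}$.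

**Step 2: absorbing $G_{l+1}$ into one generic over $M_x$.** $G_{[n,l)}$ is $P_{[n,l)}$-generic over $M'[f^*]=M_{n,e''}$. By Lemma 18 with $M_0=M'[f^*]$, $P'=P_{[n,l)}$ and $g'=g_x$, $K$ is an extension of $M_x$ by some poset $F\in M_x$, $F\subseteq P_{[n,l)}$, so $|F|\le\kappa_{l-1}$ in $M_x$. Since $h_l$ is $\mathrm{Col}_l$-generic over $K$, $K[h_l]$ is an $F\times\mathrm{Col}_l$-generic extension of $M_x$. By (2), $\kappa_l$ is a regular uncountable cardinal in $K$, hence also in $M_x\subseteq K$. In $M_x$ both $F\times\mathrm{Col}_l$ and $P_{[m,l+1)}$ have size $\le\kappa_l$, and both make $\kappa_l$ countable, because both have $\mathrm{Col}_l$ as a factor. By Lemma 19, $K[h_l]=M_x[H']$ for some $H'$ that is $P_{[m,l+1)}$-generic over $M_x$.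

**Step 3: adding the untouched tail.** Let $\vec b^*$ enumerate $A\setminus e''$ in the order of $\vec a$. By the product lemma $(G_{[l+1,\omega)},\vec b^*)$ is $P_{[l+1,\omega)}\times C$-generic over $L[G_{l+1}][e'']=K[h_l]=M_x[H']$. With $H^*:=H'\times G_{[l+1,\omega)}$, the pair $(H^*,\vec b^*)$ is $P_{[m,\omega)}\times C$-generic over $M_x=M'[g_x][f^*]$.

**Step 4: turning $f^*$ back into part of the generic.** The presentation must be over $M'[g_x]$, without $f^*$. By Lemma 8, $f^*$ (as an increasing tuple) is $C_{|f^*|}$-generic over $M'$, and $g_x$ is $Q$-generic over $M'[f^*]$. By the product lemma $f^*$ is $C_{|f^*|}$-generic over $M'[g_x]$. Let $\vec b$ list $f^*$ first and then $\vec b^*$. By Step 3, $(H^*,\vec b)$ is $P_{[m,\omega)}\times C$-generic over $M'[g_x]$. It lies in $L[G,\vec a]$, since $H'\in K[h_l]$. And $\{b_i:i<\omega\}=A\setminus e'$. Also $M'[g_x]\subseteq L[G,\vec a]$ has the form $L[u]$ with $u$ a set of ordinals, because $M'=L[z']$ for a real $z'$ and $g_x\subseteq Q\in L$; and $e'\subseteq M'$.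

**Step 5: the reals.** For $i\ge l+1$ and finite $f'$ with $f^*\subseteq f'\subseteq A\setminus e'$,
$$M'[g_x][H^*_{[m,i)}][f']=M_x[H'][G_{[l+1,i)}][f']=L[G_i][e'\cup f']=M_{i,e'\cup f'},$$
where the second equality uses $M_x[H']=L[G_{l+1}][e'']$ and $e''=e'\cup f^*$. Take for $f'$ the initial segments $\{b_0,\dots,b_{j-1}\}$ with $j\ge|f^*|$. These models are cofinal among all $M_{i,d}$, and the models in the definition of a presentation with smaller $i$ or $j$ are contained in them. So the reals in the union are exactly $R$, and $(H^*,\vec b)$ is an $(m,e')$-presentation over $M'[g_x]$. $\square$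

*End of the proof of Proposition 15.* Let $x\in2^\omega\cap N$. As $q\in g_x$ and $g_x$ is $Q$-generic over $M'$, $M'[g_x]\models\theta(y_x)$. By Lemma 20 and (3), $y_x\in Y$. By Step 5 of Section 7, $x\mapsto y_x$ is an injection in $N$ from $2^\omega\cap N$ into $Y$. So $\mathcal P(\omega)\le Y$ in $N$ in Case 2, and Case 1 is Lemma 16. $\square$

## 10. $CH(E)$, perfect sets and $\omega_1$ in $N$

*Proof of Theorem A.* In $N\models\mathsf{ZF}$, $E=[A]^{<\omega}\times\omega$ is infinite, and by Lemma 12 it is not well-orderable; $\mathcal P(E)\approx\mathcal P(\omega)$ by Proposition 14. Let $|E|\le|X|\le|\mathcal P(E)|$. Then $X\approx Y$ for some $Y\subseteq\mathcal P(\omega)$. By Proposition 15, either $Y\le E$, so $|X|=|E|$; or $\mathcal P(E)\approx\mathcal P(\omega)\le Y$, so $|X|=|\mathcal P(E)|$; both by Cantor–Bernstein. So $CH(E)$ holds in $N$. $\square$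

*Proof of Theorem B(1).* All statements are about $N$.

**Step 1: linear order.** $[A]^{<\omega}\times\omega\le\mathcal P(\omega)$ by coding finite increasing enumerations of reals. As $\mathcal P(\omega)$ is linearly ordered, so is $E$.

**Step 2: perfect sets.** We sharpen Case 2. In Case 1, $Y\le E$. In Case 2, for each $k$ the set of $t\in\mathbb T$ all of whose $q_s$ decide "$k\in\tau$" is dense and lies in $M'$. So some $t^i$ belongs to it, and whether $k\in y_x$ depends only on $x\restriction k_i$. Hence $x\mapsto y_x$ is continuous on $2^\omega\cap N$. The space $2^\omega$ is compact in $\mathsf{ZF}$. A compact $Z\subseteq2^\omega$ is closed: if $y'\notin Z$, the basic clopen sets not containing $y'$ cover $Z$, and a finite subcover leaves a neighborhood of $y'$ disjoint from $Z$. So the injective continuous map $x\mapsto y_x$ sends closed sets to closed sets. Its range is closed and homeomorphic to $2^\omega$, hence a nonempty perfect subset of $Y$.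

**Step 3: $\omega_1$ has cofinality $\omega$.** Each $\kappa_n$ is countable in $N$ by $h_n$. If $\omega_\omega^L$ were countable in $N$, a real coding this would lie in some $M_{n,e}$ with $n\ge1$, and then $\kappa_n$ would be countable there, contradicting (2). So $\omega_1^N=\omega_\omega^L=\sup_n\kappa_n$, and the sequence $\langle\kappa_n\rangle$ is in $L\subseteq N$.

**Step 4: $\omega_1\not\le\mathcal P(E)$.** Suppose otherwise. By Propositions 14 and 15, applied to a set of reals equinumerous with $\omega_1$, we have $\omega_1\le E$ or $\mathcal P(\omega)\le\omega_1$. The second would well-order $\mathcal P(\omega)$ and hence $E\le\mathcal P(\omega)$, contradicting Lemma 12. In the first case let the injection $\omega_1\to E$ be definable from $v\in M_{n,e},R,A$, and let $(f,k)$ be its value at $\alpha$. Each member of $f$ is definable in $N$ from $\alpha$, its position in $f$, and $v,R,A$. As in Lemma 12 it lies in $M_{n,e}$. So $f\subseteq A\cap M_{n,e}=e$, and all values lie in the countable set $\mathcal P(e)\times\omega$, a contradiction. $\square$
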